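# Isomorphic copies of a maximal subgroup in a finite solvable group

All groups in these notes are finite.

## 1. Isomorphism type against embedding: small groups

Let $H$ be a maximal subgroup of $G$, and let $K$ be another subgroup of $G$ that is isomorphic to $H$. Must $K$ be maximal too?

The answer one would first guess is no. Maximality of $H$ is a statement about what lies between $H$ and $G$, that is, about how $H$ is embedded. The isomorphism type of $K$ only tells us what lies inside $K$, so it seems to have no reason to control the subgroups above $K$. Let us test this guess.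

**Test 1: a nonsolvable group.** Let $T$ be nonabelian simple, $G=T\times T$, $H=\{(t,t):t\in T\}$ and $K=T\times 1\cong H$. Suppose $H<M\le G$. Since $G=H(T\times 1)$, we have $M=H(M\cap (T\times 1))$, so $M\cap(T\times 1)\ne 1$. This intersection is normalized by $H$, and $(t,t)$ acts on $T\times1$ as conjugation by $t$; so the intersection corresponds to a nontrivial normal subgroup of $T$, hence equals $T\times 1$, and $M=G$. Thus $H$ is maximal. But $K<T\times L<G$ for any $1<L<T$. The guess is right here.

**Test 2: prime index.** If $|G:H|$ is a prime, then $|G:K|$ is the same prime and $K$ is maximal. This settles all nilpotent $G$. In a solvable group the index of a maximal subgroup is a prime power $p^n$, so only $n\ge 2$ is interesting.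

**Test 3: $S_4$.** The maximal subgroups of $S_4$ of nonprime index are the copies of $S_3$, of index $4$. If $K\cong S_3$, then $K$ normalizes its subgroup $P$ of order $3$, and $N_{S_4}(P)$ has order $6$. So $K=N_{S_4}(P)$ is conjugate to $H$. The guess fails here.

**Test 4: copies that are not conjugate.** Let $U=\mathbb F_4^2$ and $G=U\rtimes \mathbb F_4^*$, with $\mathbb F_4^*\cong C_3$ acting by scalars. Let $H=(\mathbb F_4\oplus 0)\rtimes \mathbb F_4^*\cong A_4$, of index $4$. A subgroup of $U$ that is invariant under $\mathbb F_4^*$ is an $\mathbb F_4$-subspace. If $H\le M\le G$, then $M=H(M\cap U)$, where $M\cap U$ is a subspace containing the line $\mathbb F_4\oplus0$; so $M=H$ or $M=G$, and $H$ is maximal. Let $K$ be any subgroup of order $12$. By Sylow we may conjugate so that $\mathbb F_4^*\le K$. Then $K=(K\cap U)\mathbb F_4^*$ with $K\cap U$ invariant of order $4$, a line, and $K$ is maximal by the same argument. There are five lines, all normal in $G$, so there are five conjugacy classes of such subgroups $K$, and every $K$ is maximal.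

**Test 5: equal order only.** In Test 4 we used only $|K|=|H|$. That is not enough in general. Let $G=A_4\times C_4$, let $H=C_3\times C_4$, which is maximal since $C_3$ is maximal in $A_4$, and let $K=A_4\times 1$. Both have order $12$, but $K<A_4\times C_2<G$. Look at the largest normal $2$-subgroup $U=V_4\times C_4$ of $G$. A chief series of $G$ through $U$ has three factors below $U$, of orders $4,2,2$. Of these, $H\cap U=1\times C_4$ carries two, and $K\cap U=V_4\times1$ carries only one. So there is room for two steps between $K\cap U$ and $U$. An isomorphism $H\to K$ would have prevented this, since $H\cap U=O_2(H)$ and $K\cap U=O_2(K)$.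

So the guess survives without solvability and survives for equal orders, but for isomorphic subgroups of solvable groups it keeps failing. The question is posed with two partial positive results (with $G$ solvable: $H$ supersolvable, or $H$ with an abelian Sylow $2$-subgroup), and with the source "Isomorphic subgroups of solvable groups", Zbl 1330.20028 (doi:10.1007/bf02760560). The first guess is wrong for every solvable group. Here $\mathrm{core}_G(X)$ is the largest normal subgroup of $G$ contained in $X$; for example $\mathrm{core}_{S_4}(D_8)=V_4$.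

**Theorem.** Let $G$ be a finite solvable group, $H$ a maximal subgroup of $G$, and $K\le G$ with $K\cong H$. Then

(a) $K$ is a maximal subgroup of $G$;

(b) $G/\mathrm{core}_G(H)\cong G/\mathrm{core}_G(K)$.

## 2. Conventions and textbook facts

We write $x^g=g^{-1}xg$ and $[x,y]=x^{-1}x^y$. A bar denotes an image in a quotient. Modules are written additively, with group elements as exponents, and $[Z,t]=\{z^t-z: z\in Z\}$. A *$Y$-group* is a group on which $Y$ acts by automorphisms. A *$Y$-composition series* is a subnormal series of $Y$-invariant subgroups that cannot be refined; its length depends only on the $Y$-group (Jordan–Hölder), and any subnormal series of $Y$-invariant subgroups can be refined to one. For example, $V_4$ has length $2$ for the trivial group and length $1$ for $A_4$.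

* **(F1)** In a solvable group, maximal subgroups have prime power index and Hall's theorems hold. If $|G:X|$ is a power of $p$, a Hall $p'$-subgroup of $X$ is a Hall $p'$-subgroup of $G$, so $X$ contains every normal $p'$-subgroup of $G$.
* **(F2)** If $G$ is solvable, then $C_G(F(G))\le F(G)$. Hence, if also $O_p(G)=1$, then $F(G)\le O_{p'}(G)$ and $C_G(O_{p'}(G))\le C_G(F(G))\le F(G)\le O_{p'}(G)$.
* **(F3)** If $H$ is maximal in the solvable group $G$ and $C_0=\mathrm{core}_G(H)$, then $G/C_0$ has a unique minimal normal subgroup $V/C_0$; moreover $VH=G$, $V\cap H=C_0$ and $C_{G/C_0}(V/C_0)=V/C_0$. All core-free maximal subgroups of $G/C_0$ are conjugate.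
* **(F4)** Coprime action (Gorenstein, *Finite Groups*, Ch. 5; Kurzweil–Stellmacher, Ch. 8). Let an $r$-group $A$ act on an $r'$-group $F$. Then $[F,A,A]=[F,A]$, and if $A$ is abelian, $F=\langle C_F(B):B\le A,\ A/B\text{ cyclic}\rangle$. If an $r'$-group $R$ acts on an elementary abelian $r$-group $M$, then $M=[M,R]\oplus C_M(R)$. Thompson's $A\times B$ lemma: if $A\times B$, with $A$ an $r$-group and $B$ an $r'$-group, acts on an $r$-group $M$ and $B$ centralizes $C_M(A)$, then $B$ centralizes $M$.
* **(F5)** Dedekind's law: if $X\le M$ and $XN=G$ with $N\trianglelefteq G$, then $M=X(M\cap N)$. The Frattini argument: if $E\trianglelefteq G$ and $T\in\mathrm{Syl}_r(E)$, then $G=E\,N_G(T)$. For the Frattini subgroup: $\Phi(N)\le\Phi(G)$ if $N\trianglelefteq G$; $\Phi(A\times B)=\Phi(A)\times\Phi(B)$; $L\Phi(X)=X$ implies $L=X$; for an $s$-group $R$, the quotient $R/\Phi(R)$ is elementary abelian.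
* **(F6)** Maschke's and Clifford's theorems. If $F$ is an $r'$-group acting on an $\mathbb F_r$-space $Z$, then $Z$ is the direct sum of its *$F$-homogeneous components*, where a component is the sum of all irreducible submodules of one isomorphism type.
* **(F7)** For $r$ prime, $|SL_2(r)|=r(r^2-1)$; the upper and the lower unitriangular matrices together generate $SL_2(r)$; and $SL_2(r)$ is solvable only for $r\le3$. Further $SL_2(2)\cong S_3=C_3\rtimes C_2$ and $SL_2(3)=Q_8\rtimes C_3$, where $C_3$ acts nontrivially, hence irreducibly, on $Q_8/\Phi(Q_8)\cong C_2^2$. A Sylow $r$-subgroup of $SL_2(r)$ has order $r$, fixes exactly one line, and is determined by it.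

## 3. Dividing out what the isomorphism respects

Fix an isomorphism $\varphi:H\to K$.

**Step 1 (remove the normal subgroups that $\varphi$ preserves).** Let $N$ be maximal among the normal subgroups of $G$ with $N\le H\cap K$ and $\varphi(N)=N$. Then $\varphi$ induces an isomorphism $H/N\to K/N$, and $H/N$ is maximal in $G/N$. The truth of (a) does not change when we pass to $G/N$. Neither do the groups in (b), as $N\le\mathrm{core}_G(H)\cap\mathrm{core}_G(K)$. If $N'/N$ were a normal subgroup of $G/N$ in $H/N\cap K/N$ preserved by the induced map, then $\varphi(N')=N'$, so $N'=N$. So from now on we assume: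

$$\text{if } N\trianglelefteq G,\ N\le H\cap K\text{ and }\varphi(N)=N,\text{ then }N=1. \tag{R}$$

We may also replace $K$ by $K^g$ and $\varphi$ by $\varphi$ followed by conjugation by $g$. The assertions do not change. Nor does (R): if $N\trianglelefteq G$ lies in $H\cap K^g$ and $\varphi(N)^g=N$, then $\varphi(N)=N^{g^{-1}}=N\le K$, so $N=1$.

**Step 2 (locate $O_p$ of a subgroup of $p$-power index).** As Test 5 suggested, we want to know $O_p(H)$ inside $G$.

**Lemma 1.** Let $G$ be solvable and $X\le G$ with $|G:X|$ a power of $p$. Then $O_p(X)\le O_p(G)$.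

*Proof.* Let $\bar G=G/O_p(G)$, so $O_p(\bar G)=1$, and let $N=O_{p'}(\bar G)$. Let $A$ be a Hall $p'$-subgroup of $X$. By (F1) it is one of $G$, so $\bar A$ is a Hall $p'$-subgroup of $\bar G$ and $N\le\bar A\le\bar X$. Hence $N$ normalizes $\overline{O_p(X)}$. As $N$ is normal in $\bar G$, $[\overline{O_p(X)},N]\le\overline{O_p(X)}\cap N=1$. By (F2), $C_{\bar G}(N)\le N$. So the $p$-group $\overline{O_p(X)}$ lies in the $p'$-group $N$ and is trivial. $\square$

Write $|G:H|=|G:K|=p^n$ with $n\ge1$, and $U=O_p(G)$. Since $H\cap U$ and $K\cap U$ are normal $p$-subgroups of $H$ and $K$, Lemma 1 gives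
$$O_p(H)=H\cap U,\qquad O_p(K)=K\cap U. \tag{1}$$

## 4. Counting chief factors below $O_p(G)$

The sensible first attempt is to turn Test 5 into a proof: count composition factors of $O_p(H)$ and $O_p(K)$. It works whenever $U\not\le H$. Assume this (Case I).

**Step 1 (both subgroups supplement $U$).** Maximality gives $G=HU$. By (1), $|K\cap U|=|O_p(K)|=|O_p(H)|=|H\cap U|$, so $|KU|=|HU|$ and $G=KU$.

**Step 2 ($U/(H\cap U)$ is a chief factor).** The subgroup $H\cap U<U$ is normalized by $H$ and by $N_U(H\cap U)$. The latter is larger than $H\cap U$ because $U$ is a $p$-group, so it is not contained in $H$. By maximality $H\cap U\trianglelefteq G$. If $H\cap U<N<U$ with $N\trianglelefteq G$, then $N\not\le H$, so $HN=G$, and Dedekind gives $U=N(H\cap U)=N$, a contradiction.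

**Step 3 (chief factors of $G$ below $U$ stay irreducible for $H$ and $K$).** Let $A/B$ be a chief factor of $G$ with $A\le U$. As $U/B$ is a $p$-group, $A/B$ meets $Z(U/B)$ nontrivially, and the intersection is normal in $G/B$; so $A/B\le Z(U/B)$. Thus $U$ centralizes $A/B$. As $G=HU=KU$, the groups $G,H,K$ leave the same subgroups of $A/B$ invariant, so $A/B$ is irreducible for $H$ and for $K$.

**Step 4 (count).** Let $c$ be the number of chief factors below $U$ in a $G$-chief series through $U$. By Step 3, the $K$-composition length of $U$ is $c$. For $X\in\{H,K\}$ let $c(X)$ be the $X$-composition length of $O_p(X)$. A $G$-chief series through $H\cap U$ and $U$ exists by Step 2, and together with Step 3 it gives $c(H)=c-1$. Since $\varphi$ carries $H$ to $K$ and $O_p(H)$ to $O_p(K)$, also $c(K)=c-1$.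

**Step 5 (no room above $K$).** Suppose $K<M<G$. Then $M=K(M\cap U)$, so $K\cap U<M\cap U<U$: equality on the left would give $M=K$, equality on the right $M\ge KU=G$. Take successive normalizers, starting from $K\cap U$, first inside $M\cap U$ and then, starting from $M\cap U$, inside $U$. In a $p$-group these grow until they reach the whole group. So we get a subnormal series of $K$-invariant subgroups from $K\cap U$ through $M\cap U$ to $U$. Refining it, the $K$-composition length of $U$ is at least $c(K)+2=c+1$. This contradicts Step 4. So $K$ is maximal, and (a) holds in Case I.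

## 5. When $O_p(G)$ lies in $H$: one prime $r$ and its Sylow subgroup

Now let $U\le H$ (Case II). Then (1) gives $O_p(H)=U$, and $O_p(K)=K\cap U$ has the order of $U$, so $\varphi(U)=O_p(K)=U$. By (R),
$$O_p(G)=O_p(H)=O_p(K)=1. \tag{2}$$
The count of Section 4 is now a count of nothing. The chief factor of $G$ that $H$ fails to contain sits above a normal $p'$-subgroup, and $\varphi$ need not respect that subgroup.

**Example A.** Let $D_8$ be a fixed Sylow $2$-subgroup of $S_4$, let $V_4$ be the normal Klein four-group of $S_4$, and let $\alpha$ be an automorphism of $D_8$ that interchanges its two Klein four-subgroups; so $\alpha(V_4)\ne V_4$. Let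
$$G=S_4\times S_4,\quad H=D_8\times S_4,\quad K=S_4\times D_8,\quad \varphi(x,y)=(y,\alpha(x)).$$
Here $p=3$ and $O_3(G)=1$. Condition (R) holds: $H\cap K=D_8\times D_8$ is a $2$-group, so a normal subgroup of $G$ inside it lies in $O_2(G)=V_4\times V_4$ and is one of $1$, $V_4\times1$, $1\times V_4$, $V_4\times V_4$ (the two factors are nonisomorphic irreducible $G$-modules). Now $\varphi(V_4\times1)=1\times\alpha(V_4)$, $\varphi(1\times V_4)=V_4\times1$ and $\varphi(V_4\times V_4)=V_4\times\alpha(V_4)$, so only $1$ is preserved. Yet the chief factor that decides the maximality of $H$ has order $3$ and lies above $V_4\times V_4$. We cannot divide out $V_4\times V_4$, so we must see the factors of order $3$ from inside $H$ in a way that any isomorphism respects.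

**Step 1 (notation).** Let $F=F(G)\ne1$. By (2), $F$ is a $p'$-group, so $F\le H\cap K$ by (F1), and $O_s(G)\le O_s(H)\cap O_s(K)$ for every prime $s$. Take $C_0=\mathrm{core}_G(H)$ and $V$ as in (F3); then $F\le C_0$. Let $\pi_0$ be the set of primes $s$ with $O_s(H)>O_s(G)$. By (2), $p\notin\pi_0$.

**Step 2 ($\pi_0$ is not empty).** Otherwise $F(H)=F$. Also $F\le F(K)$ and $|F(K)|=|F(H)|=|F|$, so $\varphi(F)=F(K)=F\ne1$, contradicting (R).

**Step 3 ($\pi_0$ has only one element).** For $s\in\pi_0$ put $M_s=C_G(O_{s'}(F))\trianglelefteq G$. Since $O_{s'}(F)\le O_{s'}(F(H))$, which is centralized by $O_s(H)$, we have $O_s(H)\le M_s$. Next, $O_s(H)\not\le C_0$, because $O_s(H)\cap C_0\le O_s(C_0)\le O_s(G)<O_s(H)$. Two consequences follow. First, $M_sC_0/C_0\ne1$, so it contains the unique minimal normal subgroup: $V\le M_sC_0$. Second, $[V,O_s(H)]\not\le C_0$, since the centralizer of $V/C_0$ in $G/C_0$ is $V/C_0$, which meets $H/C_0$ trivially, while $O_s(H)C_0/C_0$ is a nontrivial subgroup of $H/C_0$.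

Suppose $s\neq r$ both lie in $\pi_0$. From $V\le M_sC_0$ and $O_r(H)\le M_r$ we get $[V,O_r(H)]\le[M_s,M_r]C_0$, so $[M_s,M_r]\not\le C_0$. But
$$[M_s,M_r]\le M_s\cap M_r\le C_G\bigl(O_{s'}(F)O_{r'}(F)\bigr)=C_G(F)\le F\le C_0,$$
a contradiction. So $\pi_0=\{r\}$, with $r\ne p$.

**Step 4 ($F(G)$ is an $r$-group).** For $s\ne r$ we have $O_s(H)=O_s(G)$, so $O_{r'}(F(H))=O_{r'}(F)\le O_{r'}(F(K))$. The two outer groups have equal order, so $\varphi(O_{r'}(F))=O_{r'}(F)$, and this is $1$ by (R). Hence
$$F(G)=O_r(G)=:Q\ne1,\qquad C_G(Q)\le Q,\qquad r\ne p. \tag{3}$$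

**Step 5 (a common Sylow subgroup fixed by $\varphi$).** Let $S\in\mathrm{Syl}_r(H)$. As $r\neq p$, both $S$ and $\varphi(S)$ are Sylow $r$-subgroups of $G$. Replacing $K$ by a conjugate as in Section 3, we may assume
$$\varphi(S)=S\le H\cap K .$$
Note $Q\le S$. The point of this normalization is that $\varphi$ restricts to an automorphism of $S$, so it preserves every *characteristic* subgroup of $S$. These replace the normal subgroups that $\varphi$ may fail to preserve. Condition (R) now says something about their normalizers.

**Lemma 2.** If $1\ne B\le S$ with $\varphi(B)=B$ (for example, $B\neq1$ characteristic in $S$), then $HN_G(B)\ne G$.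

*Proof.* Suppose $HN_G(B)=G$. Since $\varphi(N_H(B))=N_K(B)$, the orders $|KN_G(B)|$ and $|HN_G(B)|$ agree, so $KN_G(B)=G$. Hence $G=N_G(B)H=N_G(B)K$, and every $G$-conjugate of $B$ is an $H$-conjugate and also a $K$-conjugate. So $N:=\langle B^G\rangle=\langle B^H\rangle=\langle B^K\rangle\le H\cap K$, and $\varphi(N)=\langle\varphi(B)^{\varphi(H)}\rangle=\langle B^K\rangle=N\ne1$. This contradicts (R). $\square$

We shall use two characteristic subgroups: $\Omega_1(Z(S))$, the group generated by the elements of order $r$ in $Z(S)$, and the Thompson subgroup.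

**Definition.** Let $\mathcal A$ be the set of elementary abelian subgroups of $S$ of maximal order, and $J(S)=\langle\mathcal A\rangle$. For example, $J(D_8)=D_8$, because the two Klein four-subgroups generate it, and $J(Q_8)=Z(Q_8)$.

Lemma 2 for these two subgroups will force an elementary abelian group to act on a module with an unusually large centralizer. The next section shows how rigid this is in a solvable group.

## 6. Transvections in solvable linear groups

Let $Z$ be a finite vector space over $\mathbb F_r$, $r$ prime.

**Definition.** A *transvection* is an element $t\in GL(Z)$ of $r$-power order with $\dim[Z,t]=1$, equivalently $|Z:C_Z(t)|=r$.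

An element of $r$-power order acts trivially on a $1$-dimensional space, because $|\mathbb F_r^*|=r-1$. So $t$ is trivial on $[Z,t]$, $(t-1)^2=0$, and $t^r=1+r(t-1)=1$: a transvection has order $r$. For example, each involution of $S_3\cong SL_2(2)$ is a transvection on $\mathbb F_2^2$.

**Lemma 3.** Let $\Gamma$ be solvable with $O_r(\Gamma)=1$, acting faithfully on $Z$, and let $A\le\Gamma$ be an elementary abelian $r$-subgroup. Then $|Z:C_Z(A)|\ge|A|$. If equality holds, $A$ is generated by transvections.

The hypothesis $O_r(\Gamma)=1$ is needed. On $\mathbb F_2^3$, let $A=\Gamma$ be the group of order $4$ that fixes $e_1,e_2$ and sends $e_3$ to $e_3+h$ with $h\in\langle e_1,e_2\rangle$; then $|Z:C_Z(A)|=2<4$.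

*Proof.* We may assume $A\ne1$. Let $F=O_{r'}(\Gamma)$. By (F2), $C_A(F)\le A\cap F=1$.

**Step 1 (split $A$ into factors of order $r$, each moving its own piece of $F$).** Let $\mathcal B$ be the set of hyperplanes $B$ of $A$ with $[C_F(B),A]\ne1$. If a hyperplane $B$ is not in $\mathcal B$, then $C_F(B)=C_F(A)$. By (F4), $F$ is generated by the $C_F(B)$ with $A/B$ cyclic, that is, with $B=A$ or $B$ a hyperplane. So $F$ is generated by $C_F(A)$ and the $C_F(B)$, $B\in\mathcal B$. Hence $\bigcap\mathcal B$ (read as $A$ if $\mathcal B=\emptyset$) centralizes $F$, so $\bigcap\mathcal B=1$. Let $m$ be the rank of $A$. Hyperplanes correspond to lines of the dual space, and the lines belonging to $\mathcal B$ span it; choosing a basis among them we get $B_1,\dots,B_m\in\mathcal B$ with $\bigcap B_i=1$. Put $A_i=\bigcap_{j\ne i}B_j$, of order $r$. Then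
$$A=A_1\times\dots\times A_m,\qquad A=A_iB_i,\qquad A_j\le B_i\ \ (j\ne i).$$
The group $A$ is abelian, so it acts on $C_F(B_i)$, and $B_i$ acts trivially there. So $F_i:=[C_F(B_i),A]=[C_F(B_i),A_i]\ne1$, and $[F_i,A_i]=F_i$ by (F4).

**Step 2 (each factor shrinks the fixed space).** Put $Z_0=Z$ and $Z_i=C_Z(A_1\cdots A_i)$. We claim $Z_i<Z_{i-1}$. The group $A_1\cdots A_{i-1}\le B_i$ commutes with $F_i\le C_F(B_i)$ and with $A_i$, so $F_iA_i$ acts on $Z_{i-1}$. If $A_i$ acted trivially on $Z_{i-1}$, so would $[F_i,A_i]=F_i$. Then the $A\times B$ lemma, applied to $(A_1\cdots A_{i-1})\times F_i$ acting on $Z$, would make $F_i\ne 1$ trivial on $Z$, contradicting faithfulness. This proves the claim, and $|Z:C_Z(A)|\ge r^m=|A|$.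

**Step 3 (equality).** If equality holds, then every step has index exactly $r$; in particular $|Z:C_Z(A_1)|=r$. The labelling is arbitrary, so every $A_i$ is generated by a transvection. $\square$

**Lemma 4.** Let $\Gamma$ be solvable with $O_r(\Gamma)=1$, acting faithfully on $Z$, and let $1\ne E\trianglelefteq\Gamma$ be generated by transvections. Then $r\in\{2,3\}$ and
$$E=E_1\times\dots\times E_k,\qquad Z=C_Z(E)\oplus Z_1\oplus\dots\oplus Z_k,$$
where $\dim Z_i=2$, $E_i$ acts faithfully on $Z_i$ as $SL_2(r)$ and trivially on $C_Z(E)$ and on $Z_j$ for $j\ne i$. Every transvection in $E$ lies in some $E_i$, and $\Gamma$ permutes the pairs $(E_i,Z_i)$.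

*Proof.* Let $F=O_{r'}(E)$. Since $O_r(E)\le O_r(\Gamma)=1$, (F2) gives $C_E(F)\le F$.

**Step 1 (a transvection acts on exactly one homogeneous component).** Decompose $Z$ into $F$-homogeneous components and let $t\in E$ be a transvection. As $F\trianglelefteq E$, $t$ permutes the components. If $t$ moved a component of dimension $d$, its orbit would have length $r$ and the sum over the orbit would contribute $(r-1)d$ to $\dim[Z,t]=1$. So $r=2$ and $d=1$. But $\mathbb F_2^*=1$, so $F$ is trivial on every component of the orbit; these are isomorphic $F$-modules, hence not distinct components, a contradiction. So $t$ fixes all components, and since $\dim[Z,t]=1$, it is nontrivial on exactly one of them, $M_t$. Note that this argument uses of $F$ only that it is an $r'$-group normalized by $t$.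

**Step 2 ($M_t$ is an irreducible, nontrivial $F$-module).** If $F$ acted on $M_t$ by scalars from $\mathbb F_r$, then $[F,t]$ would be trivial on $M_t$, and also on the other components, where $t$ is trivial. So $[F,t]=1$ and $t\in C_E(F)\le F$, impossible since $t$ has order $r$. Hence an irreducible $F$-submodule $N$ of $M_t$ has $|N|>r$: if $|N|=r$, then $F$ acts by scalars on $N$, hence on the homogeneous module $M_t$. As $|N:N\cap C_Z(t)|\le r$, we get $0\ne N\cap C_Z(t)\le N\cap N^t$. Both $N$ and $N^t$ are irreducible $F$-modules, so $N^t=N$.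

Suppose $M_t=N_1\oplus\dots\oplus N_e$ with $e\ge2$ and irreducible $N_a$. All $N_a$ are $t$-invariant, and $t$ is nontrivial on exactly one of them, say $N_1$. Let $\theta:N_1\to N_2$ be an $F$-isomorphism. The submodule $\{n+\theta(n):n\in N_1\}$ is irreducible, hence $t$-invariant. It contains $(n+\theta(n))^t=n^t+\theta(n)$, so $n^t=n$ for all $n\in N_1$, a contradiction. So $M_t$ is $F$-irreducible, and $F$ is nontrivial on it, as it does not act by scalars.

**Step 3 (the direct decomposition).** Let $Z_1,\dots,Z_k$ be the distinct $M_t$, and let $E_i$ be generated by the transvections $t\in E$ with $M_t=Z_i$. Then $E_i$ is trivial on all components other than $Z_i$. So the $E_i$ commute pairwise, $E$ is their direct product by faithfulness, and $E_i$ is faithful on $Z_i$. On the components other than $Z_1,\dots,Z_k$ the group $E$ is trivial, and $C_{Z_i}(E)\le C_{Z_i}(F)=0$; so $Z=C_Z(E)\oplus\bigoplus Z_i$. By definition every transvection of $E$ lies in some $E_i$. The group $\Gamma$ normalizes $E$ and $F$ and permutes the transvections in $E$, so it permutes the pairs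 $(E_i,Z_i)$. Since $F=\prod O_{r'}(E_i)$ acts on $Z_i$ through $O_{r'}(E_i)$, the group $E_i$ is irreducible on $Z_i$. Also $O_r(E_i)\le O_r(E)=1$.

It remains to identify one factor. Fix $Y=E_i$ and $M=Z_i$.

**Step 4 (a small noncentral normal subgroup $R$ of $Y$).** As $O_r(Y)=1$, $F(Y)$ is an $r'$-group. If $F(Y)\le Z(Y)$, then $Y=C_Y(F(Y))\le F(Y)$ would be an $r'$-group, which is false. So choose $R$ minimal among the normal subgroups of $Y$ contained in $F(Y)$ and not in $Z(Y)$. Some Sylow subgroup of the nilpotent group $R$ is noncentral in $Y$, and it is normal in $Y$; by minimality $R$ is an $s$-group for a prime $s\ne r$. Every normal subgroup $R_0<R$ of $Y$ is central in $Y$. We need two facts.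

(i) *Such an $R_0$ consists of $\mathbb F_r$-scalars on $M$.* Take a transvection $t\in Y$ and $x\in R_0$. As $x$ commutes with $t$, it leaves the line $[M,t]$ invariant and acts on it as some $\lambda\in\mathbb F_r^*$. The kernel of $x-\lambda$ on $M$ is nonzero, and $Y$-invariant because $x$ is central; so it is $M$.

(ii) *$M$ is $R$-homogeneous.* By Step 1 with $R$ in place of $F$, every transvection in $Y$ fixes every $R$-homogeneous component of $M$. So $Y$ does, while by Clifford $Y$ permutes them transitively.

**Step 5 (two transvections generating $SL_2(r)$ on a plane).** Since $R\not\le Z(Y)$ and $Y$ is generated by transvections, there are a transvection $t\in Y$ and $x\in R$ with $g:=t^{-1}t^x=[t,x]\ne1$; here $g=(x^{-1})^t x\in R$. Put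
$$t'=t^x=tg,\qquad L=\langle t,t'\rangle=\langle t,g\rangle,\qquad R_1=\langle g^{t^j}:j\in\mathbb Z\rangle\le R .$$
Then $1\ne R_1\trianglelefteq L=R_1\langle t\rangle$. Let $P=[M,L]=[M,t]+[M,t']$, so $\dim P\le2$. Let $P_1=[M,R_1]\le P$, which is $L$-invariant. By (F4), $M=P_1\oplus C_M(R_1)$, so $R_1$ is faithful on $P_1$.

We check that $t$ and $t'$ are nontrivial on $P_1$. If $t$ were trivial on $P_1$, then $[R_1,t]\le R_1$ would be trivial on $P_1$, hence trivial; so $g$ commutes with $t$. If $t'$ were trivial on $P_1$, then in the same way $g$ commutes with $t'$. In both cases $g=t^{-1}t'$ is a product of commuting elements whose $r$-th powers are $1$, so $g^r=1$. But $g$ is an $r'$-element, so $g=1$, a contradiction.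

An element of order $r$ is trivial on a $1$-dimensional space, so $\dim P_1\ge2$. Hence $P_1=P$ has dimension $2$. Moreover $[P,t]=[M,t]$ and $[P,t']=[M,t']$, and these two lines are distinct because they span $P$. In a basis taken from these two lines, $t$ fixes the first vector and adds a nonzero multiple of it to the second, and $t'$ acts the other way round. So $\langle t\rangle$ and $\langle t'\rangle$ induce the two full groups of unitriangular matrices, and $L$ induces $SL_2(r)$ on $P$. As $L$ is solvable, $r\le3$.

The image of $R_1$ in $SL_2(r)$ is a normal $r'$-subgroup whose quotient is cyclic of order dividing $r$. Since $|SL_2(2)|=2\cdot3$ and $|SL_2(3)|=3\cdot8$, it is the normal Hall $r'$-subgroup. As $R_1$ is faithful on $P$, we get $R_1\cong C_3$ if $r=2$ and $R_1\cong Q_8$ if $r=3$.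

**Step 6 (the plane $P$ is all of $M$).** We show $C_M(R_1)=0$; then $M=P_1=P$.

*If $R$ is abelian*, then $R_1$ is abelian, so $r=2$. By (ii), $M$ is a sum of copies of one irreducible $R$-module $N$, and $N$ is faithful because $M$ is. For $1\ne y\in R$, $C_N(y)$ is $R$-invariant and not $N$, so it is $0$; hence $C_M(y)=0$. So $C_M(R_1)=0$.

*If $R$ is nonabelian*, then $1\ne\Phi(R)<R$ is normal in $Y$, so by (i) it consists of $\mathbb F_r$-scalars. As $\mathbb F_2^*=1$, we have $r=3$. So $R_1\cong Q_8$, $s=2$ and $\Phi(R)=\{\pm1\}$. The involution of $R_1$ is a square in $R$, so it lies in $\Phi(R)$ and equals $-1$ on $M$. Hence $C_M(R_1)=0$.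

So $\dim M=2$. The group $Y$ is generated by transvections, which have determinant $1$, and contains $L$; so $Y$ acts on $M$ as $SL_2(r)$. $\square$

## 7. The module $Z$ and a product of groups $SL_2(2)$ or $SL_2(3)$

We return to Case II, with (3), $\varphi(S)=S$ and Lemma 2. Put
$$D=\Omega_1(Z(S))\ne1,\quad Z=\langle D^G\rangle,\quad C=C_G(Z),\quad \Gamma=\bar G=G/C .$$

**Step 1 (basic properties of $Z$).** Since $Q\le S$, $D\le C_G(Q)\le Q$, so $D\le\Omega_1(Z(Q))$. The latter is normal in $G$, so $Z\le\Omega_1(Z(Q))$. Thus $Z$ is elementary abelian and $Z\le Q\le S$. Moreover $D=C_Z(S)$: clearly $D\le C_Z(S)$, and $C_Z(S)\le\Omega_1(Z(S))=D$.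

**Step 2 ($C\le H$).** Otherwise $G=HC$, and $C\le C_G(D)\le N_G(D)$ gives $G=HN_G(D)$, contradicting Lemma 2.

**Step 3 ($O_r(\Gamma)=1$).** Let $N/C=O_r(\Gamma)$. Then $N=C(S\cap N)$, and both $C$ and $S$ centralize $D$, so $N$ centralizes $D$. As $N\trianglelefteq G$, it centralizes all conjugates of $D$, hence $Z$. So $N=C$.

**Step 4 (the normal subgroup generated by $J(S)$ is not in $H$).** Let
$$E=\langle J(S)^G\rangle C\trianglelefteq G,\qquad T=S\cap E\in\mathrm{Syl}_r(E).$$
All members of $\mathcal A$ lie in $J(S)\le T\le S$, so $J(S)=J(T)$ is characteristic in $T$. By the Frattini argument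
$$G=E\,N_G(T),\qquad N_G(T)\le N_G(J(S)). \tag{4}$$
If $E\le H$, then $HN_G(J(S))=G$, contradicting Lemma 2. So $E\not\le H$, and in particular $E\ne C$.

**Step 5 ($\bar E$ is generated by transvections).** Let $A\in\mathcal A$. The group $C_A(Z)Z\le S$ is elementary abelian, so $|C_A(Z)Z|\le|A|$. As $C_A(Z)\cap Z=A\cap Z\le C_Z(A)$, we obtain
$$|Z:C_Z(A)|\le|Z:A\cap Z|\le|A:C_A(Z)|=|\bar A| .$$
By Lemma 3, equality holds and $\bar A$ is generated by transvections. Conjugates of transvections are transvections, so $\bar E\ne1$ is generated by transvections. Lemma 4 applies: $r\in\{2,3\}$ and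
$$\bar E=\bar E_1\times\dots\times\bar E_k,\quad\bar E_i\cong SL_2(r),\quad Z=C_Z(E)\oplus Z_1\oplus\dots\oplus Z_k .$$
The group $G$ permutes the indices $1,\dots,k$, and $E$ fixes each index.

**Step 6 (Hall and Sylow parts of $\bar E$).** Put $X_i=O_{r'}(\bar E_i)$, so $X_i\cong C_3$ if $r=2$ and $X_i\cong Q_8$ if $r=3$. Let $\bar O=\prod X_i=O_{r'}(\bar E)$ with full preimage $O\trianglelefteq G$; so $C\le O\le E$. A Sylow subgroup of a direct product is the product of its intersections with the factors, so $\bar T=\prod T_i$ with $T_i=\bar T\cap\bar E_i\in\mathrm{Syl}_r(\bar E_i)$ of order $r$. By (F7), $\bar E_i=X_iT_i$ and $\bar E=\bar O\bar T$.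

**Step 7 ($\overline{J(S)}=\bar T$).** By Step 5, $\overline{J(S)}\le\bar T$ is generated by transvections, each lying in some $\bar E_i\cap\bar T=T_i$ and hence generating $T_i$. So $\overline{J(S)}=\prod_{i\in\mathcal J}T_i$ for a set $\mathcal J$ of indices. The group $N_G(T)$ normalizes $J(S)$ and $\bar T$ and permutes the $\bar E_i$, so it preserves $\mathcal J$; $E$ fixes all indices; by (4), $\mathcal J$ is $G$-invariant. As $\bar E=\langle\overline{J(S)}^{\,G}\rangle\le\prod_{i\in\mathcal J}\bar E_i$, $\mathcal J$ is everything.

**Step 8 (the module $W$, which replaces $U$ from Section 4).** Let $W=\bar O/\Phi(\bar O)$. Since $\Phi(\bar O)=\prod\Phi(X_i)$, we have $\Phi(\bar O)\cap X_i=\Phi(X_i)$ and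
$$W=W_1\oplus\dots\oplus W_k,\quad W_i=X_i/\Phi(X_i),\quad |W_i|=q,\quad q=3\ (r=2)\ \text{ or }\ q=4\ (r=3).$$
By (F7), $T_i$ acts nontrivially and irreducibly on $W_i$, while $T_j$ is trivial on $W_i$ for $j\ne i$. So the $W_i$ have different kernels in $\bar T$ and are pairwise nonisomorphic irreducible $\bar T$-modules. Hence
$$\text{every }\bar T\text{-invariant subgroup of }W\text{ is }W_I:=\bigoplus_{i\in I}W_i\text{ for some }I\subseteq\{1,\dots,k\}. \tag{5}$$
The group $O$ acts trivially on $W$, because $W$ is an abelian quotient of $\bar O$, and $O$ fixes every index.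

**Example A, continued.** Here $r=2$, $S=D_8\times D_8$ and $D=Z(D_8)\times Z(D_8)$, so $Z=C=V_4\times V_4$ and $\Gamma=S_3\times S_3$. An elementary abelian subgroup of $S$ lies in the product of its two projections, so its order is at most $16$, with equality exactly for products of two Klein four-groups; so $J(S)=S$ and $E=G$. Thus $k=2$, $\bar O=W=C_3\times C_3$, and (5) says that the $\bar T$-invariant subgroups of $W$ are $1$, the two factors, and $W$.

## 8. Reading the index set $I_Y$ inside $Y$

For $S\le Y\le G$ let $\bar Y=YC/C\ (\ge\bar T)$ and define $I_Y$, using (5), by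
$$(\bar Y\cap\bar O)\Phi(\bar O)/\Phi(\bar O)=W_{I_Y}.$$
Since $Y$ normalizes $\bar Y\cap\bar O$, the set $I_Y$ is $Y$-invariant. This definition uses $C$ and $O$, about which $\varphi$ knows nothing. The next lemma recovers $W_{I_Y}$ from $Y$ and $S$ alone.

**Lemma 5.** For $S\le Y\le G$ put
$$N_Y=\langle J(S)^Y\rangle,\quad Z_Y=\langle D^Y\rangle,\quad \Lambda_Y=N_Y/C_{N_Y}(Z_Y),\quad R_Y=O_{r'}(\Lambda_Y),\quad W_Y=R_Y/\Phi(R_Y).$$
Then $W_Y\cong W_{I_Y}$ as $Y$-groups. In particular $|W_Y|=q^{|I_Y|}$, and the $Y$-composition factors of $W_Y$ are the $W_X$ with $X$ running over the $Y$-orbits on $I_Y$.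

In Example A, for $Y=H=D_8\times S_4$: $\bar H\cap\bar O=1\times C_3$, so $I_H=\{2\}$. On the other side $N_H=D_8\times S_4$, $Z_H=Z(D_8)\times V_4$ and $C_{N_H}(Z_H)=D_8\times V_4$, so $\Lambda_H\cong S_3$ and $W_H\cong C_3$, as the lemma says. Similarly $I_K=\{1\}$.

*Proof.* Let $I=I_Y$.

**Step 1 (for $i\in I$, $X_i\le\bar N_Y$).** As $T_i$ centralizes $X_j$ for $j\ne i$, the group $[\bar Y\cap\bar O,T_i]$ lies in $X_i$. Its image in $W$ is $[W_I,T_i]=W_i$. So $[\bar Y\cap\bar O,T_i]\,\Phi(\bar O)=X_i\Phi(\bar O)$, and by Dedekind $[\bar Y\cap\bar O,T_i]\,\Phi(X_i)=X_i$; hence $[\bar Y\cap\bar O,T_i]=X_i$. This group lies in $\bar N_Y$, because $T_i\le\bar T=\overline{J(S)}\le\bar N_Y\trianglelefteq\bar Y$.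

**Step 2 (determine $\bar N_Y$).** We claim
$$\bar N_Y=N':=\prod_{i\in I}\bar E_i\times\prod_{j\notin I}T_j .$$
By Step 1 and $\bar T\le\bar N_Y$, $N'\le\bar N_Y$. Also $\overline{J(S)}=\bar T\le N'$. So it suffices that $\bar Y$ normalizes $N'$. As $I$ is $Y$-invariant, $\bar Y$ permutes $\{\bar E_i:i\in I\}$. Let $i\notin I$ and $y\in\bar Y$. Then $T_i^y\le\bar E_j\cap\bar Y$ for some $j\notin I$. If $T_i^y\ne T_j$, these are two distinct Sylow $r$-subgroups of $\bar E_j\cong SL_2(r)$. They fix distinct lines of $Z_j$, so in a suitable basis they are the upper and the lower unitriangular groups, and they generate $\bar E_j$. Then $X_j\le\bar Y\cap\bar O$ and $j\in I$, a contradiction. So $T_i^y=T_j$.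

**Step 3 ($Z_i\le Z_Y$ for $i\in I$).** This will show that passing to the action on $Z_Y$ loses nothing of $\bar E_i$. Let $S_i$ be the stabilizer of $i$ in $S$. As $T\trianglelefteq S$, $S_i$ normalizes $T_i=\bar T\cap\bar E_i$ and so the group $[Z_i,T_i]=\langle z_i\rangle$ of order $r$. Being an $r$-group, $S_i$ centralizes $z_i$. So
$$d=\sum_{s\in S_i\backslash S}z_i^s$$
is a well-defined element of $C_Z(S)=D$. Distinct cosets give summands in distinct $Z_j$, so the $Z_i$-component of $d$ is $z_i\ne0$. By Step 1, $\bar E_i=X_iT_i\le\bar Y$. As $Z_Y$ is $Y$-invariant and contains $d$, and $\bar E_i$ is trivial on all $Z_j$ with $j\ne i$, $Z_Y$ contains the group $[z_i,\bar E_i]$ generated by the elements $z_i^e-z_i=d^e-d$, $e\in\bar E_i$. This group is $\bar E_i$-invariant, since $(z_i^e-z_i)^f=(z_i^{ef}-z_i)-(z_i^f-z_i)$. It is nonzero, as $C_{Z_i}(\bar E_i)=0$. Since $\bar E_i$ is irreducible on $Z_i$, it equals $Z_i$.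

**Step 4 (conclusion).** Let $\kappa=C_{\bar N_Y}(Z_Y)$. Since $Z_Y\le Z$, $C$ centralizes $Z_Y$, and $\Lambda_Y\cong\bar N_Y/\kappa$ as $Y$-groups. An element of $\kappa$ acts trivially on $Z_i$ for each $i\in I$ by Step 3, so its $\bar E_i$-component is trivial. So $\kappa\le\prod_{j\notin I}T_j$, and
$$\Lambda_Y\cong\prod_{i\in I}\bar E_i\times(\text{an }r\text{-group}),\qquad R_Y\cong\prod_{i\in I}X_i,\qquad W_Y\cong W_I .$$
The last two isomorphisms are $Y$-equivariant, since they are induced by the map $\bar N_Y\to\bar N_Y/\kappa$ on the $Y$-invariant subgroup $\prod_{i\in I}X_i$. Finally, $\bar T\le\bar Y$, so by (5) the $Y$-invariant subgroups of $W_I$ are the $W_{I'}$ with $I'\subseteq I$ and $I'$ $Y$-invariant. So $W_I$ is the direct sum of the irreducible $Y$-groups $W_X$, $X$ a $Y$-orbit on $I$. $\square$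

## 9. Counting orbits on $\{1,\dots,k\}$: maximality of $K$

The count of Section 4 is now repeated with $W$ in place of $U$, in terms of orbits of indices. Let $w$ be the number of $G$-orbits on $\{1,\dots,k\}$.

**Step 1 ($H$ misses exactly one orbit).** Since $\bar E=\bar O\bar T$ and $C\le O$, $E=OT$. As $E\not\le H$ and $T\le S\le H$, we have $G=HE=HO$. As $C\le H$, $\bar H$ is maximal in $\Gamma$, so $\Phi(\bar O)\le\Phi(\Gamma)\le\bar H$, and $\bar H\cap\bar O$ is the full preimage of $W_{I_H}$ in $\bar O$. The set $I_H$ is $H$-invariant, hence $G$-invariant, because $G=HO$ and $O$ fixes all indices. For the same reason $H$-orbits and $G$-orbits on indices coincide. Let $\Delta=\{1,\dots,k\}\setminus I_H$. It is nonempty, since $O\not\le H$.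

Suppose a $G$-invariant $I'$ satisfies $I_H\subsetneq I'\subsetneq\{1,\dots,k\}$, and let $O'\trianglelefteq G$ be the preimage of $W_{I'}$ in $O$. Then $H\cap O<O'<O$, so $O'\not\le H$ and $HO'=G$. By Dedekind $O=O'(H\cap O)=O'$, a contradiction. So $\Delta$ is a single $G$-orbit. With Lemma 5 we obtain
$$|G:H|=|O:O\cap H|=q^{|\Delta|},\quad|I_H|=k-|\Delta|,\quad W_H\text{ has }H\text{-composition length }w-1. \tag{6}$$

**Step 2 (transfer to $K$).** As $\varphi(S)=S$, $\varphi$ carries $D$, $J(S)$, $N_H$, $Z_H$, $C_{N_H}(Z_H)$ to $D$, $J(S)$, $N_K$, $Z_K$, $C_{N_K}(Z_K)$. So it induces an isomorphism $W_H\to W_K$ compatible with $\varphi:H\to K$. By Lemma 5 and (6), $|I_K|=|I_H|=k-|\Delta|$, and $K$ has exactly $w-1$ orbits on $I_K$.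

**Step 3 (the index forces $K$ into the right position).** As $C\le O$,
$$q^{|\Delta|}=|G:K|\ge|G:KC|\ge|KO:KC|=|\bar O:\bar O\cap\bar K|\ge|W:W_{I_K}|=q^{|\Delta|}.$$
Equality holds throughout, and we read off from left to right: $C\le K$; $KO=G$; and $\bar K\cap\bar O$ is the full preimage of $W_{I_K}$ in $\bar O$, in particular $\Phi(\bar O)\le\bar K$. Since $G=KO$ and $O$ fixes all indices, $I_K$ is $G$-invariant and $K$-orbits are $G$-orbits. So $I_K$ is a union of $w-1$ of the $w$ $G$-orbits, and $\Delta':=\{1,\dots,k\}\setminus I_K$ is a single $G$-orbit.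

**Step 4 (nothing lies between $K$ and $G$).** Let $K\le M\le G$. Then $M=K(M\cap O)$, $MO=G$, $C\le M$, and $\bar M\cap\bar O\ge\Phi(\bar O)$ is the full preimage of $W_{I_M}$. The set $I_M\supseteq I_K$ is $M$-invariant, hence $G$-invariant. As $\Delta'$ is one orbit, there are two possibilities. If $I_M=I_K$, then $M\cap O=K\cap O$ (both contain $C$), so $M=K$. If $I_M=\{1,\dots,k\}$, then $O\le M$ and $M=MO=G$. As $|G:K|=p^n>1$, $K$ is maximal in $G$. This proves (a). $\blacksquare$

## 10. The two primitive quotients are isomorphic

For (b) we refine both counts: we record not only how many factors occur, but which.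

**Definition.** For an abelian chief factor $V$ of a group $X$, or an irreducible $X$-module $V$, let $[X;V]$ be the isomorphism class of $V\rtimes X/C_X(V)$. For example, $[S_4;V_4]$ is the class of $V_4\rtimes S_4/V_4\cong S_4$.

**Lemma 6.** Let $L$ be maximal in the solvable group $G$, let $B_0<B$ be normal subgroups of $G$ with $B/B_0$ a chief factor, $B_0\le L$ and $LB=G$. Then $G/\mathrm{core}_G(L)$ has isomorphism class $[G;B/B_0]$.

*Proof.* Put $C_0=\mathrm{core}_G(L)$. As $LB=G$, $B\not\le L$, so $B_0\le B\cap C_0<B$. Since $B\cap C_0\trianglelefteq G$ and $B/B_0$ is a chief factor, $B\cap C_0=B_0$. So $BC_0/C_0\cong B/B_0$ as $G$-groups. It is minimal normal in $G/C_0$, hence it is the $V/C_0$ of (F3), and $V=C_G(V/C_0)=C_G(B/B_0)$. Thus $G/C_0=V/C_0\rtimes L/C_0$, with $L/C_0\cong LV/V=G/V=G/C_G(B/B_0)$ compatibly with the actions. $\square$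

By Section 3 we may assume (R). We keep the notation, and $K$ is maximal by (a).

**Case I ($U\not\le H$): compare chief factors below $U$.** Since $K$ is maximal and $KU=G$, the argument of Section 4, Step 2, applies to $K$: $K\cap U\trianglelefteq G$ and $U/(K\cap U)$ is a chief factor of $G$. Let $\mathcal M$ be the multiset of classes $[G;V]$ over the $G$-chief factors $V$ below $U$ in a chief series through $U$; by Jordan–Hölder it does not depend on the series. Let $X\in\{H,K\}$. Since $G=XU$ and $U$ centralizes these factors, the $G$-chief factors $V$ inside $X\cap U=O_p(X)$ are $X$-chief factors, and $X/C_X(V)\cong G/C_G(V)$ compatibly with the actions, so $[X;V]=[G;V]$. So the multiset $\mathcal M_X$ of classes of $X$-chief factors in $O_p(X)$ is $\mathcal M$ with one copy of $[G;U/(X\cap U)]$ removed. As $\varphi$ is an isomorphism, $\mathcal M_H=\mathcal M_K$. So $[G;U/(H\cap U)]=[G;U/(K\cap U)]$, and Lemma 6 with $B=U$ and $B_0=H\cap U$, respectively $K\cap U$, gives (b).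

**Case II ($U\le H$): compare composition factors of $W_H$ and $W_K$.** By Section 9, $O\cap H$ and $O\cap K$ are the preimages in $O$ of the $G$-invariant subgroups $W_{I_H}$ and $W_{I_K}$, so they are normal in $G$. The factors $O/(O\cap H)\cong W_\Delta$ and $O/(O\cap K)\cong W_{\Delta'}$ are chief factors of $G$, by (5) and since $\Delta$, $\Delta'$ are single orbits; and $HO=KO=G$. By Lemma 6, the two primitive quotients have classes $[G;W_\Delta]$ and $[G;W_{\Delta'}]$.

Since $O$ acts trivially on $W$ and $G=HO=KO$, we have $[H;W_X]=[G;W_X]$ for an orbit $X\subseteq I_H$ and $[K;W_X]=[G;W_X]$ for an orbit $X\subseteq I_K$. By Lemma 5, the multisets of classes of composition factors of the $H$-group $W_H$ and of the $K$-group $W_K$ are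
$$\{[G;W_X]:X\ne\Delta\}\quad\text{and}\quad\{[G;W_X]:X\ne\Delta'\},$$
with $X$ running over the $G$-orbits. These multisets are equal, because the isomorphism $W_H\to W_K$ is compatible with $\varphi$. Both arise from the multiset of all $[G;W_X]$ by removing one member, so the removed members agree: $[G;W_\Delta]=[G;W_{\Delta'}]$. This is (b). $\blacksquare$

**Consequence.** $H\trianglelefteq G$ if and only if $K\trianglelefteq G$. Moreover, the primitive permutation groups induced by $G$ on the cosets of $H$ and of $K$ are permutation isomorphic.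

*Proof.* Let $L\in\{H,K\}$. If $L\trianglelefteq G$, then $\mathrm{core}_G(L)=L$ and $G/L$ has prime order, as $L$ is maximal. Conversely, if $G/\mathrm{core}_G(L)$ has prime order, then its proper subgroup $L/\mathrm{core}_G(L)$ is trivial and $L\trianglelefteq G$. So each condition is equivalent to the common primitive quotient having prime order. For the second statement, an isomorphism $G/\mathrm{core}_G(H)\to G/\mathrm{core}_G(K)$ carries $H/\mathrm{core}_G(H)$ to a core-free maximal subgroup of $G/\mathrm{core}_G(K)$. By (F3) this is conjugate to $K/\mathrm{core}_G(K)$, so after composing with a conjugation the isomorphism matches the two point stabilizers. $\square$
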